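# Testing convexity on the grid $\{1,\dots,n\}^d$ with $\varepsilon^{-1-o(1)}$ queries

## 1. Query complexity almost linear in $1/\varepsilon$, in every fixed dimension

**Theorem 1.** For every $d\ge 1$ there is a constant $C_d$ such that for all $n$ and all $\varepsilon\in(0,1/2)$ there is an $L_1$-tester, with proximity parameter $\varepsilon$, for convexity of functions $f\colon\{1,\dots,n\}^d\to[0,1]$, which always accepts convex functions and makes at most
$$\varepsilon^{-1}\exp\big(C_d\sqrt{\Lambda\ln\Lambda}\,\big),\qquad \Lambda=\ln(4/\varepsilon),$$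
queries. In particular, for every $\gamma>0$ it makes at most $C_{d,\gamma}\,\varepsilon^{-1-\gamma}$ queries.

Let us unpack this. The distance between two functions on the grid is $\operatorname{dist}_1(f,g)=\|f-g\|_1/n^d$; for Boolean functions it is the normalized Hamming distance. A function $f$ on the grid is *convex* if it is the restriction to $\{1,\dots,n\}^d$ of a convex function on $[1,n]^d$. Write $P$ for the set of convex $g\colon\{1,\dots,n\}^d\to[0,1]$. Then $f$ is *$\varepsilon$-far* from convex if $\operatorname{dist}_1(f,P)=\inf_{g\in P}\operatorname{dist}_1(f,g)\ge\varepsilon$.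

An *$L_1$-tester* with proximity parameter $\varepsilon$ is a randomized algorithm that is given $n,d,\varepsilon$ and may ask for values $f(x)$. It must accept with probability at least $2/3$ if $f\in P$, and reject with probability at least $2/3$ if $f$ is $\varepsilon$-far from $P$. Its query complexity is the maximal number of queries over all inputs $f$. It is *non-adaptive* if the set of query points does not depend on the answers. The tester of Theorem 1 has one-sided error (it never rejects a convex function) and is adaptive.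

The bounds are uniform in $n$: constants may depend on $d$, but not on $n$ or $\varepsilon$. The range $\varepsilon>1/2$ is degenerate, because every $f$ is within distance $1/2$ of the constant function $1/2$, so no function is $\varepsilon$-far.

The theorem answers the following question. [BermanRY-14] describe an $L_1$-tester for convexity with query complexity $O(\varepsilon^{-d/2}+\varepsilon^{-1})$: for each $d$ there is $C_d$ such that at most $C_d(\varepsilon^{-d/2}+\varepsilon^{-1})$ queries suffice for all $n$ and all $\varepsilon\in(0,1/2)$. Must the exponent of $1/\varepsilon$ grow linearly with $d$? Precisely, one of two complementary alternatives holds: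

(a) there are $e\colon\mathbb N\to[0,\infty)$ with $e(d)/d\to0$ and constants $C_d$ such that for every $d$, $n$ and $\varepsilon\in(0,1/2)$ some $L_1$-tester for convexity makes at most $C_d\,\varepsilon^{-e(d)}$ queries;

(b) no such $e$ and $C_d$ exist.

Since $1/\varepsilon=e^{\Lambda}/4$ and $\sqrt{\Lambda\ln\Lambda}=o(\Lambda)$, the factor $\exp(C_d\sqrt{\Lambda\ln\Lambda})$ is at most $C_{d,\gamma}\varepsilon^{-\gamma}$ for each $\gamma>0$. So Theorem 1 says that **(a)** holds, with $e(d)=1+\gamma$ for any fixed $\gamma>0$, for instance $e\equiv2$.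

The second theorem is not needed for (a). It explains the shape of Theorem 1.

**Theorem 2.**
(i) Let $\varepsilon\le1/8$, $n\ge8$, $n^d\ge1/\varepsilon$. Every tester makes at least $1/(24\varepsilon)$ queries.
(ii) Let $d\ge2$. There are $\varepsilon_d,c_d>0$ such that for $\varepsilon\le\varepsilon_d$ and $n\ge n_0(d,\varepsilon)$, every non-adaptive tester that accepts every convex function with probability $1$ makes at least $c_d\,\varepsilon^{-(d-1)/4}-2^d$ queries.

By (i) the exponent $1+o(1)$ (as $\varepsilon\to0$, $d$ fixed) is optimal. By (ii), among one-sided testers adaptivity is needed for any exponent $o(d)$.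

For $n=1$ every function is convex, so from now on $n\ge2$. Constants $C_d,c_d$ depend only on $d$ and may change from line to line. For $\varepsilon<1/2$ we have $\Lambda>\ln 8>2$ and $\ln\Lambda>0.7$.

## 2. Lower envelopes of partial data

Let $\mathcal Q=[1,n]^d$, $V=\mathcal Q\cap\mathbb Z^d$, and let $\mathcal C=\{1,n\}^d$ be the set of corners. Suppose $f$ has been queried on a set $Q$ with $\mathcal C\subset Q\subset V$. What do these values say about convexity?

**Definition (envelope).** For $z\in\mathcal Q$ let
$$\mathrm{env}_Q(z)=\min\Big\{\sum_{q\in Q}\lambda_qf(q):\lambda\ge0,\ \sum_q\lambda_q=1,\ \sum_q\lambda_qq=z\Big\}=\max\{\ell(z):\ell\text{ affine},\ \ell\le f\text{ on }Q\}.\tag{1}$$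

The two expressions agree by linear programming duality. Since $Q\supset\mathcal C$ affinely spans $\mathbb R^d$, the polyhedron of all affine $\ell$ with $\ell\le f$ on $Q$ contains no line, so the maximum is attained at one of its finitely many vertices. Hence $\mathrm{env}_Q$ is a maximum of finitely many affine functions; it is convex and continuous, has values in $[0,1]$, and $\mathrm{env}_Q\le f$ on $Q$. A *dual optimum* at $b$ is an affine $\ell_b$ with $\ell_b\le f$ on $Q$ and $\ell_b(b)=\mathrm{env}_Q(b)$; being feasible in (1) at every point, it satisfies $\ell_b\le\mathrm{env}_Q$ on all of $\mathcal Q$. If $Q\subset Q'$, then $\mathrm{env}_{Q'}\le\mathrm{env}_Q$.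

**Definition (consistency).** $Q$ is *consistent* if $\mathrm{env}_Q=f$ on $Q$.

If $f\in P$, every $Q$ is consistent: when $q=\sum\lambda_{q'}q'$, convexity gives $\sum\lambda_{q'}f(q')\ge f(q)$. If $Q$ is inconsistent, then $\mathrm{env}_Q(q)<f(q)$ for some $q\in Q$. A basic optimal solution of the linear program at $q$ uses affinely independent points $Y_0,\dots,Y_k$, $k\le d$. So $Q$ contains a *violating configuration* $\{q,Y_0,\dots,Y_k\}$ of at most $d+2$ points, with $q=\sum\lambda_iY_i$ a convex combination and $f(q)>\sum\lambda_if(Y_i)$. Conversely, any set (containing $\mathcal C$) that contains a violating configuration is inconsistent.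

For example, let $d=1$, $n=5$, $f(1)=1$, $f(3)=f(5)=\frac12$, $f(4)=0$. The set $\{1,3,5\}$ is consistent, since the chord from $1$ to $5$ has height $\frac34\ge\frac12$ at $3$. The set $\{1,3,4,5\}$ is not: $3=\frac13\cdot1+\frac23\cdot4$ and $\frac13f(1)+\frac23f(4)=\frac13<\frac12$. The violating configuration is $\{3,1,4\}$.

A one-sided tester is thus a search for a violating configuration, and it may reject exactly when its query set, with the corners added, is inconsistent: a consistent $f|_Q$ is the restriction of $\mathrm{env}_Q|_V\in P$.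

## 3. Tents and spikes

**A tent.** Let $d=1$, $n=8k+1$, $m=4k+1$ and $f(x)=1-|x-m|/(4k)$. Testing consecutive triples $x-1,x,x+1$ is hopeless, since only $x=m$ gives a violation. Yet $f$ is far from convex. Let $g$ be convex, $F=f-g$, $h=2k$, and $x=m+\delta$ with $|\delta|\le k$. As $\frac12(|\delta+h|+|\delta-h|)=h$,
$$F(x)-\tfrac12F(x-h)-\tfrac12F(x+h)\ge f(x)-\tfrac12f(x-h)-\tfrac12f(x+h)=\frac{h-|\delta|}{4k}\ge\frac14 .$$
Summing over the $2k+1$ values of $x$, the left sides add up to at most $2\|F\|_1$, so $\operatorname{dist}_1(f,P)\ge\frac{2k+1}{8(8k+1)}\ge\frac1{32}$. This summation device returns twice below. Here a coarse view (three queries: $1,m,n$) finds the violation at once.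

**Spikes.** At the other extreme, violations may sit at isolated points.

*Proof of Theorem 2(i).* Call $x\in V$ with first coordinate $3i+2$, $0\le i<\lfloor n/3\rfloor$, a middle point. There are $N=\lfloor n/3\rfloor n^{d-1}\ge n^d/4$ of them, because $\lfloor n/3\rfloor\ge n/4$ for $n\ge8$. The triples $\{x-e_1,x,x+e_1\}$ over middle points are disjoint and contained in $V$. Let $A$ be a uniformly random set of $k=\lceil\varepsilon n^d\rceil$ middle points. This is possible, as $k\le\varepsilon n^d+1\le2\varepsilon n^d\le n^d/4\le N$. Put $f_A=\mathbf 1_A$.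

For convex $g$ and $F=f_A-g$, every $x\in A$ has $F(x)-\frac12F(x-e_1)-\frac12F(x+e_1)\ge1$, since $f_A(x\pm e_1)=0$. So the triple of $x$ contributes at least $1$ to $\|F\|_1$, and $\|F\|_1\ge k\ge\varepsilon n^d$: $f_A$ is $\varepsilon$-far.

Now fix the internal randomness of a $q$-query algorithm. On $f\equiv0\in P$ it queries a fixed set of at most $q$ points, which meets $A$ with probability at most $qk/N\le8q\varepsilon$. If it does not meet $A$, the algorithm behaves on $f_A$ as on $0$. So the acceptance probabilities on $0$ and on random $f_A$ differ by at most $8q\varepsilon$, while a tester needs a difference of at least $\frac23-\frac13=\frac13$. Hence $q\ge\frac1{24\varepsilon}$. $\square$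

## 4. Uniform samples on a paraboloid and on a saddle

The natural first approach is to query a uniform random set $Q$, form $G=\mathrm{env}_Q$, and compare. If $f$ is close to $G$, it is close to convex. One half of the comparison is cheap: Lemma 9 below implies that if $m$ random points show no inconsistency, then on average at most a fraction $\frac{d+2}{m+1}$ of the points can lie *above* $G$. The trouble is with points far *below* $G$.

**A paraboloid.** Let $\bar x$ be the center of $\mathcal Q$, $y=(x-\bar x)/n$ and $g(x)=|y|^2/d$, a convex function. For $b=\sum\lambda_qq$ we have $\sum\lambda_qg(q)-g(b)=\sum\lambda_q|q-b|^2/(dn^2)$. So if $\mathrm{env}_Q(b)-g(b)\le\varepsilon$, some $q\in Q$ satisfies $|q-b|\le n\sqrt{d\varepsilon}$. If $n\sqrt{d\varepsilon}\ge1$, the ball of this radius around $q$ contains at most $(3n\sqrt{d\varepsilon})^d$ grid points. Therefore $\mathrm{env}_Q-g\le\varepsilon$ on half of $V$ forces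
$$|Q|\ge\tfrac12(9d\varepsilon)^{-d/2}.$$
A plan that learns $f$ up to $\varepsilon$ stops exactly here.

A tester need not learn $f$; it only has to find a violating configuration. But uniform sampling fails at that too, and so does every non-adaptive choice of queries.

*Proof of Theorem 2(ii).* Let $\xi$ be a unit vector, $s=200d3^d\varepsilon$ (at most $1$ for $\varepsilon\le\varepsilon_d$), and
$$q_\xi(u)=|u|^2-(1+s)(\xi\cdot u)^2,\qquad f_\xi(x)=\tfrac12+\tfrac1dq_\xi(y).$$
Since $|y|^2\le d/4$ and $-s|y|^2\le q_\xi(y)\le|y|^2$, $f_\xi$ has values in $[\frac14,\frac34]$. It is a paraboloid that bends down slightly in the single direction $\xi$.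

**Step 1: $f_\xi$ is $\varepsilon$-far for large $n$.** We use second differences along a lattice vector almost parallel to $\xi$. Let $N=\lfloor n/8\rfloor$ and $w\in\mathbb Z^d$ with $|w-N\xi|\le\sqrt d/2$. Then $|w|^2-(\xi\cdot w)^2$, the squared distance of $w$ to $\mathbb R\xi$, is at most $d/4$, and $\xi\cdot w\ge N-\sqrt d\ge0$ for $n$ large. So $q_\xi(w)\le\frac d4-s(N-\sqrt d)^2$. A quadratic form satisfies $\frac12q(y+h)+\frac12q(y-h)-q(y)=q(h)$, hence, for $n$ large in terms of $d$ and $\varepsilon$ (uniformly in $\xi$),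
$$f_\xi(x)-\tfrac12f_\xi(x+w)-\tfrac12f_\xi(x-w)=-\frac{q_\xi(w)}{dn^2}\ge\frac s{100d}$$
whenever $x,x\pm w\in V$; indeed $\frac{s(N-\sqrt d)^2-d/4}{dn^2}\to\frac s{64d}$. For $n$ large this applies to all $x\in V$ with all $|y_i|\le\frac14$, because $\frac n4+\frac n8+\frac{\sqrt d}2\le\frac{n-1}2$. There are at least $3^{-d}n^d$ such $x$. For convex $g$ and $F=f_\xi-g$ we have $F(x)-\frac12F(x+w)-\frac12F(x-w)\ge\frac s{100d}$, and summing over these $x$ gives $2\|F\|_1\ge3^{-d}n^d\frac s{100d}$. So $\operatorname{dist}_1(f_\xi,P)\ge\frac s{200d3^d}=\varepsilon$.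

**Step 2: rejection requires a pair of queries almost aligned with $\xi$.** Consider a non-adaptive tester with $q$ queries that accepts convex functions with probability $1$. Add $\mathcal C$ to its random query set $S$, so $|S|\le q+2^d$. If $S$ is consistent for $f_\xi$, then $f_\xi|_S$ is the restriction of $\mathrm{env}_S|_V\in P$, so, given $S$, the tester accepts with probability $1$. If $S$ is inconsistent, there are $x,Y_i\in S$ with $x=\sum\lambda_iY_i$ and $f_\xi(x)>\sum\lambda_if_\xi(Y_i)$. Because $\sum\lambda_i(Y_i-x)=0$, this says $\sum\lambda_iq_\xi(Y_i-x)<0$. So some $u=Y_i-x\ne0$ has $|u|^2<(1+s)(\xi\cdot u)^2$, i.e. the angle $\alpha$ between $\xi$ and the line $\mathbb Ru$ satisfies $\sin^2\alpha<\frac s{1+s}<s$.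

**Step 3: a random $\xi$ is rarely aligned with a given pair.** Let $\xi$ be uniform on the unit sphere. Fix $u$, and put $\hat u=u/|u|$. The points $r\xi$ with $0\le r\le1$, $|\xi|=1$ and $\sin^2\alpha<s$ lie in the cylinder of points $z$ with $|z\cdot\hat u|\le1$ and $|z-(z\cdot\hat u)\hat u|\le\sqrt s$. Comparing volumes, $\Pr(\sin^2\alpha<s)\le C_ds^{(d-1)/2}$ with $C_d=2\,\mathrm{vol}(\mathbb B^{d-1})/\mathrm{vol}(\mathbb B^d)$. Since $S$ is independent of $\xi$ and rejection has probability at least $\frac23$ for each $\xi$, a union bound over pairs in $S$ gives $(q+2^d)^2C_ds^{(d-1)/2}\ge\frac23$, i.e. $q\ge c_d\varepsilon^{-(d-1)/4}-2^d$. $\square$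

**What adaptivity can use.** Forget the tiny bending: $f_\xi$ differs by at most $s/4$ from the convex function $G_0=\frac12+\frac1d(|y|^2-(\xi\cdot y)^2)$. In the $y$-coordinates, the displacements $u$ with $\frac12(G_0(b+u)+G_0(b-u))-G_0(b)\le t$ are those with $|u|^2-(\xi\cdot u)^2\le dt$: a cylinder of radius $\sqrt{dt}$ around $\mathbb R\xi$. If such a $u$ has $(\xi\cdot u)^2>dt/s$, then $q_\xi(u)\le dt-s(\xi\cdot u)^2<0$, so $b-u,b,b+u$ is a violation. For $t=\frac s{100d}$, every $u$ in the cylinder with $|\xi\cdot u|>\frac1{10}$ works. So it pays to sample a second time inside the region where the *first* envelope is almost affine. The rest of these notes carries this out, in many small steps, for an arbitrary $f$.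

## 5. Well-balanced violations in far functions

We first need a large stock of violations that is robust in two ways: a definite gap $\tau$, and barycentric coordinates bounded below. Let $\kappa=\kappa_d\in(0,\frac14]$ be the constant from Lemma 3 below.

**Definition (good tuple).** A good tuple in $A\subset V$ with gap $\tau$ is $p=(x_p;Y_{p,0},\dots,Y_{p,k};\lambda)$, $1\le k=k_p\le d$, with $x_p,Y_{p,i}\in A$, the $Y_{p,i}$ affinely independent, $x_p=\sum\lambda_iY_{p,i}$, $\sum\lambda_i=1$, all $\lambda_i\ge\kappa$, and $f(x_p)>\sum\lambda_if(Y_{p,i})+\tau$.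

For the tent, $(m;1,n;\frac12,\frac12)$ is a good tuple for every $\tau<1$. In general all $\lambda_i<1$ (as $k\ge1$), $x_p\ne Y_{p,i}$, and $x_p\notin\mathcal C$, because corners are extreme points of $\mathcal Q$.

Why should balanced violations exist? In dimension $1$ the interior integers of a segment $[Y_0,Y_1]$ include one near its midpoint. In general one may worry about a lattice simplex whose only interior lattice points lie near its boundary. The next lemma excludes this. Its mechanism on the segment $[0,10]$: from $z=1$, with coordinates $(0.9,0.1)$, pass to $z'=2z-1\cdot Y_0=2$, with coordinates $(0.8,0.2)$. The small coordinate has doubled and the large one has hardly changed.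

**Lemma 3 (central lattice points).** There are $\kappa=\kappa_d\in(0,\frac14]$ and $q_0=q_0(d)\in\mathbb N$ such that for every simplex $F=\mathrm{conv}(Y_0,\dots,Y_k)$ with affinely independent $Y_i\in\mathbb Z^d$, $1\le k\le d$, the set $R(F)=\mathrm{relint}(F)\cap\mathbb Z^d$ contains at least $q_0^{-d}|R(F)|$ points with all barycentric coordinates $\ge\kappa$. The set of these points is denoted $\mathrm{Cen}(F)$.

*Proof.* Put $\theta_0=\frac1{d+1}$ and inductively $\nu_i=\frac{\theta_i}{4(d+1)}$, $N_i=\lceil1/\nu_i\rceil$, $\theta_{i+1}=\frac1{4(d+1)N_i^{d+1}}$. Since $N_i\ge4(d+1)/\theta_i$, we have $\theta_{i+1}<\theta_i$. Let $c=\theta_{d+1}$. Assume $R(F)\ne\emptyset$, and let $z\in R(F)$, with coordinates $\lambda_l$, maximize $\prod\lambda_l$ over the finite set $R(F)$.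

**Step 1: one lattice point is deep, namely $\min\lambda_l\ge c$.** Suppose not. One of the at most $d+1$ coordinates is $\ge\theta_0$ and one is $<\theta_{d+1}$, so at most $d-1$ lie in $[\theta_{d+1},\theta_0)$. Hence one of the $d+1$ intervals $[\theta_{i+1},\theta_i)$, $0\le i\le d$, contains no coordinate. Fix such an $i$ and let $I_+=\{l:\lambda_l\ge\theta_i\}$, $I_-=\{l:\lambda_l<\theta_{i+1}\}\ne\emptyset$. These contain all indices, and $1\le|I_+|\le d$. Dirichlet's simultaneous approximation theorem gives $1\le m\le N_i^d$ and integers $n_l$ $(l\in I_+)$ with $|m\lambda_l-n_l|\le1/N_i\le\nu_i$. Then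
$$\Big|m-\sum_{I_+}n_l\Big|\le\sum_{I_+}|m\lambda_l-n_l|+m\sum_{I_-}\lambda_l\le(d+1)\nu_i+N_i^d(d+1)\theta_{i+1}\le\tfrac14+\tfrac14<1,$$
so $\sum_{I_+}n_l=m$. Consider the lattice point $z'=(m+1)z-\sum_{I_+}n_lY_l$. Its coordinates have sum $(m+1)-m=1$. For $l\in I_+$ the coordinate is $\lambda_l+(m\lambda_l-n_l)\ge\lambda_l-\nu_i\ge\lambda_l\big(1-\frac1{4(d+1)}\big)>0$. For $l\in I_-$ it is $(m+1)\lambda_l\ge2\lambda_l>0$. So $z'\in R(F)$, and its product is at least $2\big(1-\frac1{4(d+1)}\big)^{d+1}\ge2\cdot\frac34=\frac32$ times that of $z$ (Bernoulli), contradicting maximality.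

**Step 2: from one deep point to a positive fraction.** Let $\kappa=c/2$ (which is $\le\frac14$) and $q_0=\lceil2/c\rceil$. If $x,x_0\in R(F)$ are congruent mod $q_0$, then $z+(x-x_0)/q_0$ is a lattice point of the affine hull of $F$, and all its coordinates are $\ge c-1/q_0\ge c/2=\kappa$, because coordinates of $x$ and $x_0$ differ by less than $1$. So it lies in $\mathrm{Cen}(F)$. For fixed $x_0$ the map $x\mapsto z+(x-x_0)/q_0$ is injective. Take $x_0$ in the largest of the $q_0^d$ residue classes. $\square$

**Proposition 4.** Let $f\colon V\to[0,1]$ be $\varepsilon$-far from $P$, and put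
$$c'=\tfrac12q_0^{-d},\quad L=\Big\lceil\frac1{c'}\ln\frac4\varepsilon\Big\rceil,\quad\tau=\frac\varepsilon{4L},\quad\rho=\frac\varepsilon{4q_0^d(d+2)}.$$
There is a family $\mathcal T$ of good tuples with gap $\tau$ such that $|\mathcal T|\ge\rho n^d$ and all non-corner points of all tuples in $\mathcal T$ are pairwise distinct.

*Proof.* Let $\mathcal T$ be a maximal family of good tuples in $V$ whose sets of non-corner points are pairwise disjoint. Let $Z$ be the union of these sets and $A=V\setminus Z\supset\mathcal C$. By maximality (each tuple has the non-corner point $x_p$) $A$ contains no good tuple. Let $G=\mathrm{env}_A$. Then $G|_V\in P$ and $G\le f$ on $A$. We show that if $Z$ were small, $f$ would be close to $G$.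

**Step 1: triangulate $\mathcal Q$ so that $G$ is affine on each simplex and equals $f$ at the vertices.** For affine $\ell\le f$ on $A$ let $D_\ell=\{z\in\mathcal Q:G(z)=\ell(z)\}$. Let $\Pi=\mathrm{conv}\{(a,f(a)):a\in A\}$, whose lower boundary is the graph of $G$. The set $\{(z,w)\in\Pi:w=\ell(z)\}$ is empty or a face of $\Pi$, lies in the graph of $G$ and projects bijectively onto $D_\ell$. Faces of a face of $\Pi$ are faces of $\Pi$, and two faces of $\Pi$ meet in a common face (or not at all). The projection is injective on the graph of $G$. So the cells $D_\ell$ and their faces form a polyhedral subdivision; it covers $\mathcal Q$, since $z\in D_\ell$ for a dual optimum $\ell$ at $z$.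

If $z\in D_\ell$ and $G(z)=\sum\lambda_qf(q)$ with $z=\sum\lambda_qq$, then $\sum\lambda_q(f-\ell)(q)=0$, so only points with $f(q)=\ell(q)$ are used. Conversely such $q$ satisfy $G(q)\le f(q)=\ell(q)\le G(q)$. Hence $D_\ell=\mathrm{conv}\{q\in A:f(q)=\ell(q)\}$, and all vertices $q$ of cells lie in $A$ and satisfy $f(q)=G(q)$.

Now order the vertices of the subdivision and triangulate every cell, by induction on dimension, as the cone from its first vertex $v$ over the triangulations of its faces not containing $v$. This triangulates the cell: a ray from $v$ leaves the cell at a point in the relative interior of a proper face, and that face cannot contain $v$, since otherwise the ray could be prolonged inside it; also $v$ is not in the affine hull of a face that does not contain it. If a face contains $v$, then $v$ is also the first vertex of that face, so the triangulations agree on common faces. We get a triangulation $\mathcal S_0$ of $\mathcal Q$ with vertex set $A_0\subset A$, $G=f$ on $A_0$, and $G$ affine on each simplex.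

**Step 2: refine at central points, losing only $\tau$ per round.** Inductively, let $\mathcal S_i$ be a triangulation of $\mathcal Q$ refining $\mathcal S_0$ with vertex set $A_i\subset A$ and $f\le G+i\tau$ on $A_i$. Every point of $\mathcal Q$ lies in the relative interior of exactly one simplex, so $V\setminus A_i$ is the disjoint union of the sets $R(F)$, $F\in\mathcal S_i$, $\dim F\ge1$. If $z\in\mathrm{Cen}(F)\cap A$, then $z$ with the vertices $Y_l\in A$ of $F$ is not a good tuple, so
$$f(z)\le\sum\lambda_lf(Y_l)+\tau\le\sum\lambda_l\big(G(Y_l)+i\tau\big)+\tau=G(z)+(i+1)\tau,$$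
as $G$ is affine on $F$. Let $A_{i+1}=A_i\cup\bigcup_F(\mathrm{Cen}(F)\cap A)$ and obtain $\mathcal S_{i+1}$ by successive stellar subdivisions at the new points. (For $z\in\mathrm{relint}\,F$, each simplex $F'\supset F$ is replaced by the simplices $\mathrm{conv}(\{z\}\cup E)$, $E$ a face of $F'$ not containing $F$. This refines the triangulation and adds only the vertex $z$.)

**Step 3: count the points not yet reached.** If $|\mathrm{Cen}(F)\cap Z|<\frac12|\mathrm{Cen}(F)|$, then at least $\frac12|\mathrm{Cen}(F)|\ge c'|R(F)|$ points of $R(F)$ are added. Otherwise $|Z\cap R(F)|\ge c'|R(F)|$. In both cases $|R(F)\setminus A_{i+1}|\le(1-c')|R(F)|+|Z\cap R(F)|$. Summing over $F$,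
$$|V\setminus A_{i+1}|\le(1-c')|V\setminus A_i|+|Z|,\qquad\text{so}\qquad|V\setminus A_L|\le(1-c')^Ln^d+\frac{|Z|}{c'}\le\frac\varepsilon4n^d+2q_0^d|Z|.$$
On $A_L$ we have $0\le f-G\le L\tau=\varepsilon/4$; elsewhere $|f-G|\le1$. Thus $\varepsilon\le\operatorname{dist}_1(f,G)\le\frac\varepsilon2+2q_0^d|Z|/n^d$, so $|Z|\ge\varepsilon n^d/(4q_0^d)$. Each tuple contributes at most $d+2$ points to $Z$, so $|\mathcal T|\ge|Z|/(d+2)\ge\rho n^d$. $\square$

**How a tuple will be trapped.** Fix a tuple $p\in\mathcal T$. Suppose we know a point $b$, a body $W$, an affine $\ell$ and a height $t$ such that the current envelope is $\le\ell+2t$ on $b+W\ni x_p$, that $f(Y_{p,i})\ge\ell(Y_{p,i})$ for all $i$, and that $f(x_p)\le\mathrm{env}(x_p)$. Then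
$$0\le\sum\lambda_i\big(f(Y_{p,i})-\ell(Y_{p,i})\big)<f(x_p)-\tau-\ell(x_p)\le2t-\tau .\tag{2}$$
This is impossible once $2t\le\tau$. So we lower $t$ step by step from $1$ to $\tau/2$ and keep most tuples in this position; when $t$ arrives, the only way out is that an inconsistency was found. The points $Y_{p,i}$ must also stay within a bounded multiple of the shrinking body, so that sampling near $b$ feels their presence. The right bodies are the regions where the envelope is almost affine.

## 6. Caps of a convex function

For bounded $K\subset\mathbb R^d$ write $\#K=|K\cap\mathbb Z^d|$. *Symmetric* means $K=-K\ne\emptyset$.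

**Lemma 5.** If $K$ is bounded, symmetric, convex and $s\ge1$, then $\#(sK)\le\lceil2s\rceil^d\,\#K$.

*Proof.* Let $m=\lceil2s\rceil$. If $u,u'\in sK\cap\mathbb Z^d$ are congruent mod $m$, then $(u-u')/m\in\frac{2s}mK\cap\mathbb Z^d\subset K\cap\mathbb Z^d$. Fixing $u'$, we see that each of the $m^d$ residue classes has at most $\#K$ points. $\square$

**Definition (cap).** Let $G\colon\mathcal Q\to\mathbb R$ be a maximum of finitely many affine functions. For $b\in\mathcal Q$, $t>0$ put $\sigma_b(u)=\frac12(G(b+u)+G(b-u))-G(b)$ and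
$$K(b,t)=K_G(b,t)=\{u:\ b\pm u\in\mathcal Q,\ \sigma_b(u)\le t\}.$$

It is compact, convex, symmetric, and $b+K(b,t)\subset\mathcal Q$. For example, let $d=1$, $n=2m-1$, $G(z)=|z-m|/m$ and $\delta=|b-m|$. Then $\sigma_b(u)=\max(|u|-\delta,0)/m$, so $K(b,t)$ consists of the $u$ with $|u|\le\min\{\delta+tm,\ m-1-\delta\}$. The second bound comes from $b\pm u\in\mathcal Q$; as long as it is not active, the cap is narrow at the kink and wide away from it.

**Lemma 6.** Caps have the following properties.
(K1) $sK(b,t)\subset K(b,st)$ for $0<s\le1$.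
(K2) If $\ell$ is affine, $\ell\le G$ on $\mathcal Q$ and $\ell(b)=G(b)$, then $0\le G-\ell\le2t$ on $b+K(b,t)$.
(K3) If $b'\in\mathcal Q$ and $b'-b\in\frac12K(b,t)$, then $\frac14K(b,t)\subset K(b',t)$.

*Proof.* (K1) holds because $\sigma_b$ is convex and $\sigma_b(0)=0$. For (K2), $(G-\ell)(b+u)+(G-\ell)(b-u)=2\sigma_b(u)\le2t$ and both terms are $\ge0$. For (K3), let $\ell$ be an affine piece of $G$ active at $b$. For $w\in\frac12K(b,t)$ we have $b'\pm w\in b+K(b,t)$, so by (K2)
$$\sigma_{b'}(w)\le\tfrac12\sum_\pm G(b'\pm w)-\ell(b')=\tfrac12\sum_\pm(G-\ell)(b'\pm w)\le2t .$$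
Thus $\frac12K(b,t)\subset K(b',2t)$, and (K1) with $s=\frac12$ gives $\frac14K(b,t)\subset K(b',t)$. $\square$

Now let $W$ be bounded, symmetric, convex, and put $W_b=K(b,t)\cap W$, $\beta=\frac18$, $\alpha_1=1600^d$. We cut a set of grid points into cells, each close to the base point of its own cap, with the caps of small total size.

**Lemma 7 (carving).** (i) If $b,b'\in\mathcal Q$ and $b'-b\in\beta W_b$, then $\frac14W_b\subset W_{b'}$ and $\frac14W_{b'}\subset W_b$.
(ii) Let $C\subset V$. Greedily let $b_1$ be the first point of $C$ in lexicographic order and $b_{i+1}$ the first point of $C\setminus\bigcup_{l\le i}(b_l+\beta W_{b_l})$, until $C$ is covered, and let $c_i=C\cap(b_i+\beta W_{b_i})\setminus\bigcup_{l<i}(b_l+\beta W_{b_l})$. The cells $c_i\ni b_i$ partition $C$, and $\sum_i\#W_{b_i}\le\alpha_1n^d$. If moreover $C\subset b_0+W$ for some $b_0\in\mathbb Z^d$, then $\sum_i\#W_{b_i}\le\alpha_1\#W$.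

*Proof.* (i) The first inclusion follows from (K3) and $\frac14W_b\subset W$. By it, $b-b'\in\beta W_b\subset\frac12W_{b'}$, so (K3) applies with the roles exchanged.

(ii) That the cells partition $C$ is clear. For the size bound we show that small copies of the bodies are disjoint. Let $\eta_0=\frac1{200}$ and suppose $z\in(b_i+\eta_0W_{b_i})\cap(b_l+\eta_0W_{b_l})$ with $i<l$. Since $\eta_0<\beta$, (i) gives $W_{b_l}\subset4W_z\subset16W_{b_i}$. So $b_l-b_i\in\eta_0W_{b_i}+\eta_0W_{b_l}\subset17\eta_0W_{b_i}\subset\beta W_{b_i}$, contradicting the choice of $b_l$. Hence the sets $b_i+\eta_0W_{b_i}$ are disjoint. They lie in $\mathcal Q$, and in $b_0+2W$ in the second case. As the $b_i$ are lattice points, $\sum\#(\eta_0W_{b_i})\le n^d$, respectively $\le\#(2W)\le4^d\#W$. Finally $\#W_{b_i}\le400^d\#(\eta_0W_{b_i})$ by Lemma 5. $\square$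

## 7. The adaptive tester

With $\kappa,q_0$ from Lemma 3, $\tau,\rho$ from Proposition 4, and a constant $D=D_d\ge12$ from Lemma 8 below, put
$$J=\big\lceil\sqrt{\Lambda/\ln\Lambda}\,\big\rceil,\quad a=(\tau/2)^{1/J}<1,\quad t_j=a^j,\quad R_j=\frac{4d}{\kappa^2}+j,\quad\alpha_2=\lceil2R_J\rceil^d,\quad\omega=\Big(\frac a{21}\Big)^d,$$
and for $0<r\le1$
$$\eta(r)=\frac{r\omega}{216\,d^2\alpha_1\alpha_2}<1,\qquad m(r)=\Big\lceil\frac D{\eta(r)}\ln\frac2{\eta(r)}\Big\rceil.\tag{3}$$
So $t_0=1$ and $2t_J=\tau$: the height descends in $J$ rounds, each by the factor $a$. The factor $\omega^{-1}=(21/a)^d$ will be the price for one round. A single round from $1$ to $\tau/2$ would have price $(42/\tau)^d\ge\varepsilon^{-d}$. With $J$ rounds the price is only $21^d(2/\tau)^{d/J}$, and in Section 11 it is paid once, not once per round; each further round costs only a factor polynomial in $\Lambda$. The choice of $J$ balances the two effects.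

**Definition (node).** A node of level $j$ is $v=(j,b,W,C,\ell,Q)$ with $b\in V$; $W$ symmetric, convex, bounded with $b+W\subset\mathcal Q$; $\emptyset\ne C\subset V\cap(b+\beta W)$; $\ell$ affine; $Q$ a consistent set of queried points, $\mathcal C\subset Q\subset V$; and
$$\mathrm{env}_Q\le\ell+2t_j\quad\text{on }b+W.\tag{4}$$
Put $U=U_v=V\cap(b+R_jW)\supset C$. By Lemma 5, $|U|\le\alpha_2\#W$.

All data of a node are known to the algorithm. When dual optima are not unique, fix any rule for choosing one.

**Level-0 nodes.** Query $\mathcal C$; the set $Q=\mathcal C$ is always consistent, since corners are extreme. Carve $C=V$ by Lemma 7 with $G\equiv0$, $W=[-n,n]^d$. Then $W_b=\Sigma_b:=\{u:b\pm u\in\mathcal Q\}$. The nodes are $(0,b_i,\Sigma_{b_i},c_i,0,\mathcal C)$. Property (4) holds since $\mathrm{env}\le1\le2t_0$, and $\sum_i\#\Sigma_{b_i}\le\alpha_1n^d$.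

**Sample$(v,m)$**, for $v$ of level $j\le J-1$. Query a set $S$ of $m$ independent uniform points of $U_v$, and let $Q'=Q\cup S$. If $Q'$ is inconsistent, REJECT. Otherwise let $G=\mathrm{env}_{Q'}$ and carve $C$ using $G$, $t=t_{j+1}$ and $W$. The children are $v_i=(j+1,b_i,W_i,c_i,\ell_i,Q')$ with $W_i=K_G(b_i,t_{j+1})\cap W$ and $\ell_i$ a dual optimum for $G$ at $b_i$. They are nodes: $b_i+W_i\subset\mathcal Q$ and $c_i\subset b_i+\beta W_i$ by construction, and (4) is (K2). As $C\subset b+W$, Lemma 7(ii) gives $\sum_i\#W_i\le\alpha_1\#W$.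

**Explore$(v,r)$**, for $0<r\le1$ and level $j\le J-1$. Run Sample$(v,m(r))$. If $j<J-1$ and it did not reject, let $\mu=\frac r{2\alpha_1}$ and $s_\mu=\lceil\log_2(2/\mu)\rceil$. For each $s=0,\dots,s_\mu$ with $2^{s-1}\mu\le1$, repeat $8\cdot2^s(s_\mu+1)$ times independently: choose child $i$ with probability $\#W_i/\sum_l\#W_l$ and run Explore$(v_i,2^{s-1}\mu)$.

**Tester.** Query $\mathcal C$, form the level-0 nodes, put $\mu=\rho/\alpha_1$. For each $s=0,\dots,s_\mu$ with $2^{s-1}\mu\le1$, repeat $8\cdot2^s(s_\mu+1)$ times: choose a level-0 node with probability proportional to $\#W$ and run Explore(node, $2^{s-1}\mu$). Accept if nothing rejected.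

The parameter $r$ is a guess for the density of surviving tuples in the node. The tester rejects only if it has queried an inconsistent set, so it always accepts convex functions. It remains to show that it rejects far functions with probability at least $\frac23$, and to count queries.

## 8. What a random sample without inconsistency tells us

Three tools. The first says that one sample simultaneously hits all large sets of a simple shape. It matters that the shapes may be chosen *after* seeing the sample.

**Lemma 8 (nets).** There is a constant $D=D_d\ge12$ such that the following holds. Let $\emptyset\ne U\subset\mathbb Z^d$ be finite, $f\colon U\to\mathbb R$, and let $\mathcal R$ be the class of *ranges* $\{y\in U:(y,f(y))\in H_1\cap H_2\}$, where each $H_i\subset\mathbb R^{d+1}$ has the form $\{\varphi<c\}$ or $\{\varphi\le c\}$ with $\varphi$ linear (possibly $0$). Let $0<\eta\le1$, $m\ge\frac D\eta\ln\frac2\eta$, and let $S$ consist of $m$ i.i.d. uniform points of $U$. Then with probability at least $\frac{23}{24}$ every $\Gamma\in\mathcal R$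 with $|\Gamma|\ge\eta|U|$ meets $S$. We then call $S$ *lucky*.

*Proof.* **Step 1: count traces.** Each $H$ is convex with convex complement, so by Radon's theorem no $d+3$ points of $\mathbb R^{d+1}$ are shattered by such sets. By Sauer's lemma they cut out at most $\sum_{i\le d+2}\binom Ni\le(N+1)^{d+2}$ subsets of an $N$-point set. So $\mathcal R$ has at most $(N+1)^{2d+4}$ traces on $N$ points.

**Step 2: bound the failure event by a second sample.** Let $E$ be the event that some $\Gamma\in\mathcal R$ with $|\Gamma|\ge\eta|U|$ misses $S=(z_1,\dots,z_m)$; on $E$ fix such a $\Gamma$. Assume $m\ge8/\eta$ and take an independent second sample $z_1',\dots,z_m'$. Given $S\in E$, the number of $i$ with $z_i'\in\Gamma$ is binomial with mean $mp\ge\eta m\ge8$. By Chebyshev it is at least $mp/2\ge\eta m/2$ with probability at least $1-\frac4{mp}\ge\frac12$. So $\Pr(E)\le2\Pr(E')$, where $E'$ is the event that some $\Gamma\in\mathcal R$ misses $S$ and contains $z_i'$ for at least $\eta m/2$ indices. The joint distribution does not change if each pair $z_i,z_i'$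 is swapped independently with probability $\frac12$. Condition on the pairs. For a fixed trace occupying at least $\eta m/2$ of the $2m$ positions, the probability that all occupied positions end up in the second sample is $0$ if some pair is doubly occupied, and otherwise at most $2^{-\eta m/2}$. Summing over traces, $\Pr(E)\le2(2m+1)^{2d+4}2^{-\eta m/2}$.

**Step 3: choose $D$.** Put $y=\eta m\ge D\ln\frac2\eta\ge D\ln2$. For $D\ge12$ we have $y\ge8$, as assumed in Step 2. Since $\ln(2m+1)\le\ln(3m)=\ln(3y)+\ln\frac1\eta\le\ln(3y)+\frac yD$, for $D$ large enough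
$$\ln48+(2d+4)\ln(2m+1)\le\big[\ln48+(2d+4)\ln(3y)\big]+(2d+4)\tfrac yD\le\tfrac{\ln2}4y+\tfrac{\ln2}4y,$$
i.e. $\Pr(E)\le\frac1{24}$. $\square$

The second tool is the cheap upper side: few points lie above the envelope of a consistent sample.

**Lemma 9.** In Sample$(v,m)$,
$$\mathbb E\big[\mathbf 1(Q'\text{ consistent})\cdot|\{x\in U:f(x)>\mathrm{env}_{Q'}(x)\}|\big]\le\frac{d+2}{m+1}|U|.$$

*Proof.* Let $z_0,\dots,z_m$ be i.i.d. uniform in $U$, $Q_i=Q\cup\{z_l:l\ne i\}$, and let $E_i$ be the event that $Q_i$ is consistent and $f(z_i)>\mathrm{env}_{Q_i}(z_i)$. The left side is $|U|\Pr(E_0)$. If some $E_i$ occurs, $Q\cup\{z_0,\dots,z_m\}$ is inconsistent, so it contains a violating configuration $T$ with $|T|\le d+2$; fix one. For every $i$ with $E_i$ the set $Q_i$ is consistent, so $T\not\subset Q_i$. Hence $z_i\in T$ and $z_i\ne z_l$ for $l\ne i$. So at most $d+2$ of the events occur, and by exchangeability $\Pr(E_0)\le\frac{d+2}{m+1}$. $\square$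

The third tool exchanges quantifiers. Nets will give "for each direction, most vectors are short"; we need "most vectors are short in all directions".

**Lemma 10 (outliers).** Let $v_p\in\mathbb R^d$ $(p\in I$, $I$ finite$)$, $O\subset I$, and for $p\in O$ let $\theta_p\in\mathbb R^d$, $N_p\ge0$ satisfy $|\theta_p\cdot v_p|>dN_p$ and $|\{p'\in I:|\theta_p\cdot v_{p'}|>N_p\}|\le\Delta$. Then $|O|\le2d\Delta$.

*Proof.* Let $O\ne\emptyset$. Each $p\in O$ is counted in its own set, so $\Delta\ge1$. For distinct $p,p'\in O$ draw an arc $p\to p'$ if $|\theta_p\cdot v_{p'}|>N_p$. Out-degrees are at most $\Delta-1$, so every induced subgraph has a vertex of undirected degree at most $2(\Delta-1)$. Picking such vertices greedily gives an independent set of size at least $|O|/(2\Delta-1)$. If $|O|>2d\Delta$, this exceeds $d$, so there are independent $p_0,\dots,p_d$. The $d+1$ vectors $v_{p_j}$ satisfy a nontrivial relation $\sum c_jv_{p_j}=0$. Relabel so that $|c_0|$ is maximal; then $v_{p_0}=\sum_{j\ge1}\gamma_jv_{p_j}$ with $|\gamma_j|\le1$. Independence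 gives $|\theta_{p_0}\cdot v_{p_j}|\le N_{p_0}$ for $j\ge1$, so $|\theta_{p_0}\cdot v_{p_0}|\le dN_{p_0}$, a contradiction. $\square$

## 9. One round: most tuples follow the shrinking bodies

Fix an $\varepsilon$-far $f$ and the family $\mathcal T$ of Proposition 4.

**Definition (tuples alive at a node).** $\mathcal T_v$ is the set of $p\in\mathcal T$ with $x_p\in C$, all non-corner $Y_{p,i}\in U_v$, and $f(Y_{p,i})\ge\ell(Y_{p,i})$ for all $i$.

Since the $x_p$ are distinct and $C\subset b+\beta W$, we have $|\mathcal T_v|\le|C|\le\#W$.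

**At level 0 every tuple is alive.** Let $p\in\mathcal T$ and let $v$ be the level-0 node with $x=x_p\in C$. Then $\ell=0\le f$. Write $x=\lambda_iY_i+(1-\lambda_i)B$ with $B\in\mathcal Q$. Then $B=x-\frac{\lambda_i}{1-\lambda_i}(Y_i-x)$, and $\kappa\le\lambda_i\le\frac{\lambda_i}{1-\lambda_i}$, so both $x\pm\kappa(Y_i-x)$ lie in $\mathcal Q$. Hence $Y_i-x\in\frac1\kappa\Sigma_x\subset\frac4\kappa\Sigma_b$ by Lemma 7(i), and $Y_i-b\in(\beta+\frac4\kappa)\Sigma_b\subset R_0\Sigma_b$, because $\frac4{\kappa^2}\ge\frac{16}\kappa$.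

**Lemma 11.** Run Sample$(v,m)$ at a node $v$ of level $j\le J-1$, with $0<\eta\le1$ and $m\ge\frac D\eta\ln\frac2\eta$. If it does not reject, call $p\in\mathcal T_v$ a *survivor* if

- (F1) $f(x_p)\le G(x_p)$, and
- $p\in\mathcal T_{v_i}$ for the child $v_i$ with $x_p\in c_i$;

otherwise call it *lost*. Then
$$\mathbb E[\#\text{lost}\cdot\mathbf 1(\text{not rejected})]\le\tfrac1{24}|\mathcal T_v|+\frac{d+2}{m+1}|U|+\frac{\alpha_1}\omega\,9d^2\,\eta\,|U|,$$
and if $j=J-1$ there are no survivors.

*Proof.* The unlucky case of Lemma 8 contributes at most $\frac1{24}|\mathcal T_v|$. The $x_p\in C\subset U$ are distinct, so by Lemma 9 the expected number of failures of (F1) is at most $\frac{d+2}{m+1}|U|$. From now on assume that Sample did not reject, so $G=\mathrm{env}_{Q'}=f$ on $Q'$, and (for the statements involving $\eta$) that $S$ is lucky. Write $t=t_{j+1}$, and $b_v,W_v,\ell$ for the node's own data.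

**Step 1: tuples with (F1) lie in few cells.** This is needed because the losses below are counted per cell. Call $c_i$ *fat* if $\#W_i\ge\omega\#W_v$. As $\sum_i\#W_i\le\alpha_1\#W_v$, there are at most $\alpha_1/\omega$ fat cells. Let $p\in\mathcal T_v$ satisfy (F1). Then
$$G(x_p)\ge f(x_p)>\sum\lambda_lf(Y_{p,l})\ge\sum\lambda_l\ell(Y_{p,l})=\ell(x_p).$$
For $u\in\frac78W_v$ we have $x_p\pm u\in b_v+W_v$, where $G\le\mathrm{env}_Q\le\ell+2t_j$ by (4). So
$$\tfrac12\sum_\pm G(x_p\pm u)-G(x_p)\le\ell(x_p)+2t_j-G(x_p)\le2t_j .$$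
Hence $\frac78W_v\subset K_G(x_p,2t_j)$, and (K1) with $s=a/2$ gives $\frac{7a}{16}W_v\subset K_G(x_p,t)\cap W_v$. If $x_p\in c_i$, Lemma 7(i) gives $W_i\supset\frac14\big(K_G(x_p,t)\cap W_v\big)\supset\frac{7a}{64}W_v\supset\frac a{10}W_v$. By Lemma 5, $\#W_v\le\lceil20/a\rceil^d\#W_i\le(21/a)^d\#W_i=\omega^{-1}\#W_i$, so $c_i$ is fat.

Fix a fat cell $c=c_i$ and write $b,\ell_b,W_b$ for $b_i,\ell_i,W_i$.

**Step 2: the lower bound $\ell_b$ holds at most tuples, and then the tuple's values are squeezed.** Consider (F2): $f(Y_{p,l})\ge\ell_b(Y_{p,l})$ for all $l$. The range $\{y\in U:f(y)<\ell_b(y)\}\in\mathcal R$ contains no point of $Q'$, since $\ell_b\le G=f$ there. As $S\subset Q'$ is lucky, it has fewer than $\eta|U|$ points. Corners lie in $Q'$ and never fail. Non-corner points of different tuples are distinct and lie in $U$. So fewer than $\eta|U|$ tuples fail (F2).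

Let $\mathcal T^1$ be the set of $p\in\mathcal T_v$ with $x_p\in c$, (F1) and (F2). For $p\in\mathcal T^1$ we have $x_p\in b+\beta W_b\subset b+K_G(b,t)$, and (2) becomes, by (K2),
$$0\le\sum_l\lambda_l\big(f(Y_{p,l})-\ell_b(Y_{p,l})\big)<f(x_p)-\tau-\ell_b(x_p)\le G(x_p)-\ell_b(x_p)-\tau\le2t-\tau .$$
If $j+1=J$, then $2t=\tau$, which is impossible; so $\mathcal T^1=\emptyset$. This used neither luckiness nor fatness, so it holds for every cell. A survivor satisfies (F1) and (F2), so there are no survivors when $j=J-1$. In general, all summands are $\ge0$ and $\lambda_l\ge\kappa$, so with $t^*=2t/\kappa$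
$$f(Y_{p,l})\le\ell_b(Y_{p,l})+t^*\qquad\text{for all }l.\tag{5}$$

**Step 3: in each fixed direction, most tuples are controlled.** We now locate the points $Y_{p,l}$. Let $\mathcal D=\{z\in\mathcal Q:G(z)\le\ell_b(z)+t^*\}$, a compact convex set containing $b$. Put $B=\mathcal D-b$, $h(\theta)=\max_{u\in B}\theta\cdot u\ge0$ and $h_{\mathcal D}(\theta)=\theta\cdot b+h(\theta)=\max_{z\in\mathcal D}\theta\cdot z$. By (K2) and $2t\le t^*$, $K_G(b,t)\subset B\cap(-B)$. For fixed $\theta$ the range
$$\Gamma_\theta=\{y\in U:f(y)\le\ell_b(y)+t^*,\ \theta\cdot y>h_{\mathcal D}(\theta)\}\in\mathcal R$$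
contains no point of $Q'$: such a point would have $G=f\le\ell_b+t^*$, so it would lie in $\mathcal D$. Hence $|\Gamma_\theta|<\eta|U|$. By (5), for all but fewer than $\eta|U|$ of the $p\in\mathcal T^1$ we have $\theta\cdot Y_{p,l}\le h_{\mathcal D}(\theta)$ for all $l$. (A corner $Y_{p,l}$ is in $Q'$, hence in $\mathcal D$ by (5).)

This is a bound on one side only. Here the balance of the tuples enters: $x_p$ is a combination of the $Y_{p,l}$ with coefficients $\ge\kappa$, and it is close to $b$, so no $Y_{p,l}$ can be far on the other side. Indeed, for such $p$,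
$$\kappa\big(h_{\mathcal D}(\theta)-\theta\cdot Y_{p,l}\big)\le\sum_{l'}\lambda_{l'}\big(h_{\mathcal D}(\theta)-\theta\cdot Y_{p,l'}\big)=h_{\mathcal D}(\theta)-\theta\cdot x_p=h(\theta)+\theta\cdot(b-x_p)\le(1+\beta)h(\theta)\le2h(\theta),$$
because $b-x_p\in\beta W_b\subset\beta K_G(b,t)\subset\beta B$. Hence $-\frac2\kappa h(\theta)\le\theta\cdot(Y_{p,l}-b)\le h(\theta)$. Combine this with the same statement for $-\theta$: for all but fewer than $2\eta|U|$ of the $p\in\mathcal T^1$,
$$|\theta\cdot(Y_{p,l}-b)|\le N(\theta):=\tfrac2\kappa\min\{h(\theta),h(-\theta)\}\qquad\text{for all }l.\tag{6}$$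

**Step 4: most tuples are controlled in all directions at once, so their points lie in the new $U$.** For $0\le l\le d$ apply Lemma 10 to $I=\{p\in\mathcal T^1:l\le k_p,\ Y_{p,l}\notin\mathcal C\}$, $v_p=Y_{p,l}-b$, $\Delta=2\eta|U|$ and the set $O_l$ of $p\in I$ for which there is a $\theta$ with $|\theta\cdot v_p|>dN(\theta)$; for $p\in O_l$ let $\theta_p$ be such a $\theta$ and $N_p=N(\theta_p)$. The counting hypothesis is (6). So $|O_l|\le4d\eta|U|$.

Let $p\in I\setminus O_l$. Then $\theta\cdot v_p\le\frac{2d}\kappa h(\theta)$ and $\theta\cdot v_p\le\frac{2d}\kappa h(-\theta)$ for all $\theta$. Since $h(\cdot)$ and $h(-\,\cdot)$ are the support functions of the compact convex sets $B$ and $-B$, $v_p\in\frac{2d}\kappa\big(B\cap(-B)\big)$. For $u\in B\cap(-B)$ we have $b\pm u\in\mathcal Q$ and $G(b\pm u)\le\ell_b(b\pm u)+t^*$; averaging, $\sigma_b(u)\le t^*$. Thus $B\cap(-B)\subset K_G(b,t^*)\subset\frac2\kappa K_G(b,t)$ by (K1), and $v_p\in\frac{4d}{\kappa^2}K_G(b,t)$. Also $Y_{p,l}\in b_v+R_jW_v$ and $b\in b_v+\beta W_v$, so $v_p\in(R_j+\beta)W_v$.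 As $R_{j+1}\ge\max\{\frac{4d}{\kappa^2},R_j+\beta\}$,
$$v_p\in R_{j+1}\big(K_G(b,t)\cap W_v\big)=R_{j+1}W_b,\qquad\text{i.e. }Y_{p,l}\in U_{v_i}.$$

Together with (F2), every $p\in\mathcal T^1\setminus\bigcup_lO_l$ is in $\mathcal T_{v_i}$, so it is a survivor. In each fat cell Steps 2 and 4 lose at most $(1+4d(d+1))\eta|U|\le9d^2\eta|U|$ tuples, and there are at most $\alpha_1/\omega$ fat cells. $\square$

**The lemma with $m=m(r)$, $\eta=\eta(r)$.** If $|\mathcal T_v|\ge r\#W$, then $|U|\le\alpha_2\#W\le\alpha_2|\mathcal T_v|/r$. The third term is at most $\frac{9d^2\alpha_1}\omega\cdot\frac{r\omega}{216d^2\alpha_1\alpha_2}\cdot\frac{\alpha_2|\mathcal T_v|}r=\frac1{24}|\mathcal T_v|$. For the second, $m(r)\ge\frac{D\ln2}{\eta(r)}\ge\frac{216d^2\alpha_2}r\ge24(d+2)\frac{\alpha_2}r$, so it is also at most $\frac1{24}|\mathcal T_v|$. Hence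
$$\mathbb E[\#\text{lost}\cdot\mathbf 1(\text{not rejected})]\le\tfrac18|\mathcal T_v|.\tag{7}$$

## 10. Density levels and the rejection probability

Surviving tuples may be spread over many children thinly or over few densely, and the algorithm does not know which. It tries all dyadic densities; a sparse guess is explored expensively but rarely, a dense guess cheaply but often.

**Lemma 12.** Let $0\le X\le1$, $\mathbb EX\ge\mu>0$, $s_\mu=\lceil\log_2(2/\mu)\rceil$. For some $0\le s\le s_\mu$, $\Pr(X\ge2^{s-1}\mu)\ge\frac{2^{-s}}{2(s_\mu+1)}$. In particular $2^{s-1}\mu\le1$.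

*Proof.* Since $2^{s_\mu}\mu\ge2>1$, every value of $X$ is below $\mu/2$ or in some $[2^{s-1}\mu,2^s\mu)$ with $0\le s\le s_\mu$. So $\mu\le\mathbb EX\le\frac\mu2+\sum_{s=0}^{s_\mu}2^s\mu\Pr(X\ge2^{s-1}\mu)$, hence $\sum_s2^s\Pr(X\ge2^{s-1}\mu)\ge\frac12$, and one of the $s_\mu+1$ terms is at least $\frac1{2(s_\mu+1)}$. $\square$

**Proposition 13.** If $v$ has level $j\le J-1$ and $|\mathcal T_v|\ge r\#W$, then Explore$(v,r)$ rejects with probability at least $\frac12$.

*Proof.* Downward induction on $j$. If $j=J-1$, there are no survivors, so $\#\text{lost}=|\mathcal T_v|>0$ whenever Sample does not reject. By (7) the probability of not rejecting is at most $\frac18$.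

Let $j<J-1$. By (7) and Markov's inequality, with probability at least $\frac34$ either Sample rejects or at least half of $\mathcal T_v$ survives. In the latter case
$$\sum_i|\mathcal T_{v_i}|\ge\tfrac r2\#W\ge\tfrac r{2\alpha_1}\sum_i\#W_i .$$
So for a child chosen with probability proportional to $\#W_i$, $X=|\mathcal T_{v_i}|/\#W_i\in[0,1]$ has $\mathbb EX\ge\mu=\frac r{2\alpha_1}$. Take $s$ from Lemma 12. By the induction hypothesis each attempt for this $s$ rejects with probability at least $\frac{2^{-s}}{4(s_\mu+1)}$. There are $8\cdot2^s(s_\mu+1)$ attempts, independent given the outcome of Sample, so some attempt rejects with probability at least $1-e^{-2}$. Altogether the probability is at least $\frac34(1-e^{-2})>\frac12$. $\square$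

**The tester rejects far functions.** At level 0 every tuple is alive at exactly one node, so $\sum_v|\mathcal T_v|=|\mathcal T|\ge\rho n^d\ge\frac\rho{\alpha_1}\sum_v\#W_v$. The argument just given, with $\mu=\rho/\alpha_1$, shows that the tester rejects with probability at least $1-e^{-2}>\frac23$.

## 11. Counting queries

**Step 1: lower bounds for the density parameters.** We need to know how small $r$ can become. Explore at level $j$ is called only with $r\ge\frac\rho{2\alpha_1}(4\alpha_1)^{-j}$: at level $0$, $r\ge\mu/2=\frac\rho{2\alpha_1}$, and each further level divides by at most $4\alpha_1$, since $\mu/2=\frac r{4\alpha_1}$. So all $r\ge r_*:=\rho(4\alpha_1)^{-J}$. Whenever $\mu$ is used, $\mu/2$ is itself a bound of this form for the next parameter. So $2/\mu\le1/r_*$ and $s_\mu+1\le s_*:=\log_2(1/r_*)+2$.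

**Step 2: the cost recursion.** By (3), $\frac1{\eta(r)}=\frac{216d^2\alpha_1\alpha_2}{r\omega}$. Since $\frac D\eta\ln\frac2\eta\ge1$, rounding up at most doubles it, so $m(r)\le M/r$ for $r_*\le r\le1$, where
$$M=C_d\,\alpha_2\,\omega^{-1}\ln\frac{C_d\,\alpha_2}{r_*\,\omega}.$$
Let $\mathrm{cost}_j(r)$ be the maximal number of queries of Explore at level $j$ with parameter $r$. Then $\mathrm{cost}_{J-1}(r)\le M/r$ and
$$\mathrm{cost}_j(r)\le\frac Mr+\sum_s8\cdot2^ss_*\,\mathrm{cost}_{j+1}\Big(2^{s-1}\frac r{2\alpha_1}\Big).$$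
Suppose $\mathrm{cost}_{j+1}(r')\le B_{j+1}M/r'$. The factor $2^s$ cancels: each of the at most $s_*$ terms is at most $32\alpha_1s_*B_{j+1}M/r$. So $\mathrm{cost}_j(r)\le B_jM/r$ with
$$B_{J-1}=1,\qquad B_j=1+32\alpha_1s_*^2B_{j+1}\le33\alpha_1s_*^2B_{j+1}.$$
Note that $\omega^{-1}$ sits in $M$ and is not multiplied from level to level. The top stage costs at most $\sum_s8\cdot2^ss_*\,B_0M\frac{2\alpha_1}{2^s\rho}\le16\alpha_1s_*^2B_0M/\rho$. With the corners, the total number of queries is at most
$$2^d+\frac M\rho\,(33\alpha_1s_*^2)^J.\tag{8}$$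

**Step 3: insert the parameters.** We have $L\le C_d\Lambda$, so $2/\tau=8L/\varepsilon\le C_d\Lambda e^\Lambda$, and $\rho\ge c_d\varepsilon$. Since $\Lambda/\ln\Lambda\ge e>1$, rounding up at most doubles: $J\le2\sqrt{\Lambda/\ln\Lambda}\le C\Lambda$. Hence
$$s_*\le C_d\Lambda,\qquad\alpha_2\le C_d\Lambda^d,\qquad\omega^{-1}=21^d(2/\tau)^{d/J},\qquad\ln(1/\omega)\le C_d\Lambda,\qquad M\le C_d\Lambda^{d+1}\omega^{-1}.$$
So (8) is at most $2^d+\varepsilon^{-1}(2/\tau)^{d/J}(C_d\Lambda)^{2J+C_d}$. The two factors are bounded by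
$$(2/\tau)^{d/J}\le\exp\Big(\frac dJ(\Lambda+\ln\Lambda+C_d)\Big)\le e^{C_d\sqrt{\Lambda\ln\Lambda}},\qquad(C_d\Lambda)^{2J+C_d}\le e^{C_d\sqrt{\Lambda\ln\Lambda}}.$$
The first holds because $J\ge\sqrt{\Lambda/\ln\Lambda}$ gives $\Lambda/J\le\sqrt{\Lambda\ln\Lambda}$, and $\ln\Lambda+C_d\le C_d\Lambda$. The second holds because $J\ln\Lambda\le2\sqrt{\Lambda\ln\Lambda}$, because $\ln\Lambda>0.7$ lets us bound constants by multiples of $\ln\Lambda$, and because $\ln\Lambda\le\sqrt{\Lambda\ln\Lambda}$. Since $\sqrt{\Lambda\ln\Lambda}\ge1$, constant factors and the term $2^d$ are absorbed by enlarging $C_d$. The number of queries is at most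
$$\varepsilon^{-1}\exp\big(C_d\sqrt{\Lambda\ln\Lambda}\,\big)\le C_{d,\gamma}\,\varepsilon^{-1-\gamma}\qquad\text{for every }\gamma>0,$$
uniformly in $n$. This proves Theorem 1, and with it alternative (a), for example with $e(d)=2$ for all $d$. $\blacksquare$
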